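\title{The Petersen graph in optimally pseudorandom graphs of density $n^{-2/5}$}

\begin{abstract}
We show that every $(n,d,\lambda)$-graph with $\lambda\le c\,p^{7/4}n$, where $p=d/n$ and $c=c(\delta)>0$, contains at least $(1-\delta)n^{10}p^{15}$ labeled copies of the Petersen graph. Consequently, optimally pseudorandom graphs of density at least $Kn^{-2/5}$ contain the Petersen graph. This disproves, in a natural formalization, the conjecture of Liu, Mubayi and Munh\'a Correia that the exponent $1/3$ in their bound $n^{-1/3}$ is tight. The proof is a second-moment computation over quadruples of vertices. A family of Cayley graphs without $5$-cycles shows that the exponent cannot be raised beyond $3/5$.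
\end{abstract}

\section{The problem and the results}\label{sec:intro}

All graphs are finite and simple, and a \emph{copy} of a graph is a subgraph that need not be induced. An \emph{$(n,d,\lambda)$-graph} is a $d$-regular graph $G=(V,\sim)$ on $n$ vertices, with $d\ge1$, whose adjacency eigenvalues $d=\lambda_1\ge\lambda_2\ge\dots\ge\lambda_n$, listed with multiplicity, satisfy $\max(|\lambda_2|,|\lambda_n|)\le\lambda$. Its \emph{density} is $p=d/n$.

The parameter $\lambda$ measures how evenly the edges are spread. For $X,Y\subseteq V$ let $e(X,Y)$ be the number of pairs $(x,y)\in X\times Y$ with $x\sim y$. The expander mixing lemma, whose one-line proof is recalled in Section~\ref{sec:E}, states that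
\begin{equation}\label{eq:mixing}
\bigl|\,e(X,Y)-p|X||Y|\,\bigr|\le\lambda\sqrt{|X||Y|}.
\end{equation}
The error term cannot be made arbitrarily small. The sum of the squares of the eigenvalues is $nd$, so $nd\le d^2+(n-1)\lambda^2$, and therefore $\lambda^2\ge d/2$ whenever $d\le n/2$. Graphs with $\lambda\le C\sqrt d$ for a fixed constant $C$ are thus as uniform as this parameter allows, up to the constant, and are called \emph{optimally pseudorandom}. How dense must such a graph be before it is forced to contain a given small graph?

The triangle is the simplest case. Take $X=Y$ in \eqref{eq:mixing} to be the neighborhood of a vertex. It spans an edge as soon as $pd^2>\lambda d$, that is, $\lambda<p^2n$. Conditions of this shape translate into densities by the rule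
\begin{equation}\label{eq:rule}
C\sqrt d\le c\,p^{a}n\iff p\ge (C/c)^{2/(2a-1)}\,n^{-1/(2a-1)}\qquad(a>\tfrac12),
\end{equation}
so optimally pseudorandom graphs of density $Kn^{-1/3}$ contain triangles when $K$ is large. Below this density \eqref{eq:mixing} gives no lower bound on the number of edges between two sets of size $d$. An argument that embeds a graph one vertex at a time, and needs an edge between neighborhoods of vertices already embedded, has then lost its tool. This is one reason to expect a barrier at $n^{-1/3}$.

Let $P$ be the Petersen graph. Liu, Mubayi and Munh\'a Correia \cite{LMM} proved that for every $C>0$ there is $K=K(C)$ such that, for all sufficiently large $n$, every $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge Kn^{-1/3}$ contains a copy of $P$. This improved a general result of Conlon, Fox and Zhao, which gives the same statement with $n^{-1/4}$ in place of $n^{-1/3}$. The authors of \cite{LMM} write: ``we conjecture that the exponent $1/3$ in our bound is tight.'' We read tightness as the following statement; the formalization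 is ours, not theirs.

\begin{quote}
\textbf{(T)}\quad There is a constant $C>0$ such that for every $\varepsilon>0$ and for arbitrarily large $n$ there exists an $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge n^{-1/3-\varepsilon}$ that contains no copy of $P$.
\end{quote}

We prove that (T) is false. A \emph{homomorphism} $P\to G$ is a map $V(P)\to V$ that sends edges to edges; the injective ones are the labeled copies of $P$. Since $P$ has $10$ vertices and $15$ edges, a random graph of density $p$ suggests the count $n^{10}p^{15}$.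

\begin{theorem}\label{thm:main}
For every $\delta\in(0,1)$ there is $c=c(\delta)\in(0,1]$ such that for every $(n,d,\lambda)$-graph $G$ with
\[
\lambda\le c\,p^{7/4}n=c\,d^{7/4}n^{-3/4}
\]
there are at least $(1-\delta)\,n^{10}p^{15}$ injective homomorphisms $P\to G$. In particular $G$ contains $P$.
\end{theorem}

\begin{corollary}\label{cor:disproof}
For every $C>0$ there is $K=K(C)$ such that, for every $n$, every $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge Kn^{-2/5}$ contains $P$. Consequently, for every $C>0$ and every fixed $\varepsilon\in(0,1/15)$, for all sufficiently large $n$ every $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge n^{-1/3-\varepsilon}$ contains $P$, and statement \textup{(T)} is false.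
\end{corollary}

\begin{proof}
Let $c=c(1/2)$ and $K=(C/c)^{4/5}$. By \eqref{eq:rule} with $a=7/4$, the condition $p\ge Kn^{-2/5}$ gives $\lambda\le C\sqrt d\le c\,p^{7/4}n$, and Theorem~\ref{thm:main} applies. If $\varepsilon<1/15$, then $1/3+\varepsilon<2/5$, so $n^{-1/3-\varepsilon}\ge Kn^{-2/5}$ for large $n$. Thus for every $C$ the requirement in (T) fails for each $\varepsilon\in(0,1/15)$.
\end{proof}

With $c(\delta)$ in place of $c(1/2)$, the same argument gives at least $(1-\delta)n^{10}p^{15}$ labeled copies when $K\ge (C/c(\delta))^{4/5}$; the count is at least $(1-o(1))n^{10}p^{15}$ as $K\to\infty$. In the other direction we have the following.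

\begin{proposition}\label{prop:lower}
For infinitely many $n$ there is an $(n,d,\lambda)$-graph with $\lambda\le5\sqrt d$ and $d/n\ge\frac14n^{-3/5}$ that contains no $5$-cycle, and hence no copy of $P$.
\end{proposition}

Let $\alpha$ be the supremum of the exponents $a$ with this property: for every $C$ there is $K$ such that, for all large $n$, every $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge Kn^{-a}$ contains $P$. Corollary~\ref{cor:disproof} gives $\alpha\ge2/5$, and Proposition~\ref{prop:lower} gives $\alpha\le3/5$, because $\frac14n^{-3/5}\ge Kn^{-a}$ for large $n$ when $a>3/5$. We do not determine the value of $\alpha$ in $[2/5,3/5]$.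

The idea of the proof of Theorem~\ref{thm:main} is to give up control of individual vertices. Removing an independent set of four vertices from $P$ leaves three disjoint edges. We place the four vertices at random in $G$ and show, by a second-moment bound, that each of the three edges can almost always be added in about the expected number of ways. Three events of probability close to $1$ hold together with probability close to $1$, and the three edges impose no conditions on each other.

\section{Removing the main eigenvalue}\label{sec:E}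

Throughout Sections~\ref{sec:E}--\ref{sec:proof}, $G$ is an $(n,d,\lambda)$-graph with adjacency matrix $A$. For a real matrix $M$, $\|M\|$ is the operator norm and $\|M\|_F^2=\operatorname{tr}(M^TM)$ is the sum of the squares of the entries. We use three standard facts:
\begin{itemize}
\item[(a)] $\|MN\|_F\le\|M\|_F\,\|N\|$, since $N^T$ stretches each row of $M$ by a factor of at most $\|N\|$;
\item[(b)] $\operatorname{tr}(M^2)=\sum_{i,j}M_{ij}M_{ji}\le\|M\|_F^2$ for square $M$, by the Cauchy--Schwarz inequality;
\item[(c)] if $M$ is symmetric, then $\|M\|\le\max_i\sum_j|M_{ij}|$, as one sees from the eigenvalue equation at a coordinate where the eigenvector is largest in absolute value.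
\end{itemize}
We also use Markov's inequality $\Pr(Z\ge t)\le\mathbb EZ/t$ for $Z\ge0$, and its consequence $\Pr(|Z|\ge t)\le\mathbb EZ^2/t^2$, Chebyshev's inequality.

Let $J$ be the all-ones matrix, $\mathbf 1$ the all-ones vector, and
\[
E=A-pJ.
\]
Regularity gives $A\mathbf 1=d\mathbf 1=pJ\mathbf 1$, so $E\mathbf 1=0$ and $EJ=JE=0$. On the orthogonal complement of $\mathbf 1$ the matrix $E$ acts as $A$, with eigenvalues $\lambda_2,\dots,\lambda_n$. Since $J^2=nJ$, it follows that
\begin{equation}\label{eq:E}
\|E\|\le\lambda,\qquad \|E\|_F^2=nd-d^2\le nd,\qquad A^k=\frac{d^k}{n}J+E^k\quad(k\ge1).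
\end{equation}
Inequality \eqref{eq:mixing} is the bound $|\mathbf 1_X^TE\mathbf 1_Y|\le\|E\|\sqrt{|X||Y|}$ for indicator vectors. We also record
\begin{equation}\label{eq:trA3}
\operatorname{tr}A^3\le d^3+\lambda\sum_{i\ge2}\lambda_i^2\le d^3+\lambda nd .
\end{equation}

Let $\operatorname{cod}(x,y)=(A^2)_{xy}$ be the number of common neighbors of $x$ and $y$; note that $\operatorname{cod}(x,x)=d$. Its average value is $d^2/n$. For a fixed pair, \eqref{eq:mixing} applied to $\{x\}$ and the neighborhood of $y$ has error term $\lambda\sqrt d$, which for $p\le1/2$ is at least $d/\sqrt2$ and so exceeds the main term $pd$. In mean square the situation is much better.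

\begin{lemma}\label{lem:cod}
For every $u\in V$,
\[
\sum_{v\in V}\Bigl(\operatorname{cod}(u,v)-\frac{d^2}{n}\Bigr)^2=\sum_{v\in V}\bigl((E^2)_{uv}\bigr)^2\le\lambda^2d .
\]
\end{lemma}

\begin{proof}
The equality is \eqref{eq:E} with $k=2$. If $e_u$ is the standard basis vector of $u$, the middle sum is $\|E^2e_u\|^2\le\lambda^2\|Ee_u\|^2=\lambda^2(E^2)_{uu}=\lambda^2(d-d^2/n)$.
\end{proof}

\section{A model case: the pentagon}\label{sec:pentagon}

The whole method is visible on the $5$-cycle. Remove from it two non-adjacent vertices $x_1,x_2$. What remains is a vertex $w$ joined to both, and an edge $uv$ with $u\sim x_1$ and $v\sim x_2$. We claim that \emph{if $p\le c$ and $\lambda\le c\,p^{3/2}n$ with $c=1/20$, then $G$ contains a $5$-cycle.} The claim only illustrates the method and is not used later.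

Choose $(x_1,x_2)$ uniformly from $V^2$. The hypothesis reads $\lambda^2\le c^2d^3/n$.

\emph{Each piece is almost always available.} The number of choices for $w$ is $\operatorname{cod}(x_1,x_2)$, and Lemma~\ref{lem:cod} gives $\mathbb E(\operatorname{cod}(x_1,x_2)-d^2/n)^2\le\lambda^2d/n\le c^2(d^2/n)^2$. The number of choices for $(u,v)$ is $\tau=(A^3)_{x_1x_2}=d^3/n+(E^3)_{x_1x_2}$, and by (a) and \eqref{eq:E}
\[
\mathbb E\Bigl(\tau-\frac{d^3}n\Bigr)^2=\frac{\|E^3\|_F^2}{n^2}\le\frac{\lambda^4d}{n}\le c^4\frac{d^7}{n^3}\le c^4\Bigl(\frac{d^3}n\Bigr)^2 .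
\]
By Chebyshev's inequality, $\operatorname{cod}(x_1,x_2)>d^2/(2n)$ and $\tau>d^3/(2n)$ hold together with probability at least $1-4c^2-4c^4$.

\emph{The five vertices can be made distinct.} So far we have closed walks $x_1uvx_2w$, in which, for instance, $u$ may equal $w$. Call $(u,v)$ \emph{bad} if $u\sim x_2$ or $v\sim x_1$, and let $\beta$ be the number of bad pairs. To count the quadruples $(x_1,x_2,u,v)$ with $u\sim x_2$, choose the edge $uv$ first; then there are $d$ choices for $x_1$ and $\operatorname{cod}(u,v)$ for $x_2$. The total is $d\sum_{u\sim v}\operatorname{cod}(u,v)=d\operatorname{tr}A^3$, and the same holds for $v\sim x_1$. By \eqref{eq:trA3},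
\[
\mathbb E\beta\le\frac{2d(d^3+\lambda nd)}{n^2}=2\,\frac{d^3}n\Bigl(p+\frac\lambda d\Bigr)\le4c\,\frac{d^3}n ,
\]
because $\lambda/d\le c\,p^{1/2}\le c$. So $\beta\ge d^3/(2n)$ has probability at most $8c$. Finally, $x_1=x_2$ or $x_1\sim x_2$ has probability $1/n+p\le2c$.

Since $4c^2+4c^4+10c<1$, there are distinct non-adjacent $x_1,x_2$ with a common neighbor $w$ and a pair $(u,v)$ that is not bad. The neighbors of $w,u,v$ in $\{x_1,x_2\}$ form the sets $\{x_1,x_2\}$, $\{x_1\}$, $\{x_2\}$, while $x_1$ and $x_2$ have no neighbor there. Hence the five vertices are distinct, and $x_1uvx_2w$ is a $5$-cycle.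

For the Petersen graph the plan is the same. The one new difficulty is that each end of an edge to be added has two prescribed neighbors, so the number of such edges is no longer an entry of a power of $A$.

\section{Edges between common neighborhoods}\label{sec:kappa}

\subsection*{The structure of the Petersen graph}
The vertices of $P$ are the $2$-subsets of $\{0,1,2,3,4\}$, two of them being adjacent when they are disjoint. The four vertices $x_i=\{0,i\}$, $1\le i\le4$, share the element $0$ and are therefore pairwise non-adjacent. For $\{i,j,k,l\}=\{1,2,3,4\}$ put $u_{ij}=\{k,l\}$. The $2$-sets disjoint from $\{k,l\}$ are $\{0,i\}$, $\{0,j\}$ and $\{i,j\}$, so the neighbors of $u_{ij}$ are exactly $x_i$, $x_j$ and $u_{kl}$. Thus the six vertices $u_{ij}$ span three disjoint edges $u_{12}u_{34}$, $u_{13}u_{24}$, $u_{14}u_{23}$, one for each way of splitting $\{1,2,3,4\}$ into two pairs, and the other twelve edges of $P$ join each $u_{ij}$ to $x_i$ and $x_j$; see Figure~\ref{fig:P}. The vertices $x_1,u_{14},x_4,u_{34},u_{12}$ form a $5$-cycle.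

\begin{figure}[ht]
\centering
\begin{tikzpicture}[every node/.style={circle,draw,inner sep=1pt,minimum size=6.5mm,font=\small}]
\node[fill=gray!25] (x1) at (210:3.2) {$x_1$};
\node[fill=gray!25] (x2) at (330:3.2) {$x_2$};
\node[fill=gray!25] (x3) at (90:3.2) {$x_3$};
\node[fill=gray!25] (x4) at (0,0) {$x_4$};
\node (u12) at (270:1.6) {$u_{12}$};
\node (u23) at (30:1.6) {$u_{23}$};
\node (u13) at (150:1.6) {$u_{13}$};
\node (u14) at (210:1.6) {$u_{14}$};
\node (u24) at (330:1.6) {$u_{24}$};
\node (u34) at (90:1.6) {$u_{34}$};
\draw (x1)--(u12)--(x2)--(u23)--(x3)--(u13)--(x1);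
\draw (x1)--(u14)--(x4) (x2)--(u24)--(x4) (x3)--(u34)--(x4);
\draw[very thick] (u12) to[bend left=45] (u34);
\draw[very thick] (u23) to[bend left=45] (u14);
\draw[very thick] (u13) to[bend left=45] (u24);
\end{tikzpicture}
\caption{The Petersen graph. The shaded vertices $x_1,\dots,x_4$ are pairwise non-adjacent, each $u_{ij}$ is joined to $x_i$ and $x_j$, and the three thick edges join $u_{ij}$ to $u_{kl}$ for $\{i,j,k,l\}=\{1,2,3,4\}$.}
\label{fig:P}
\end{figure}

From now on $x_1,\dots,x_4$ denote vertices of $G$, the images of the four vertices above. For $x=(x_1,\dots,x_4)\in V^4$ let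
\[
\kappa(x_1x_2|x_3x_4)=\sum_{u,v\in V}A_{x_1u}A_{x_2u}\,A_{uv}\,A_{vx_3}A_{vx_4},
\]
the number of ordered pairs $(u,v)$ with $u\sim v$, with $u$ adjacent to $x_1,x_2$ and $v$ adjacent to $x_3,x_4$. Choosing the edge $uv$ first shows that $\sum_x\kappa(x_1x_2|x_3x_4)=nd\cdot d^4$, so the average of $\kappa$ over $V^4$ is exactly
\[
\mu=\frac{d^5}{n^3}.
\]
Once $x$ is fixed, a homomorphism $P\to G$ is a free choice of three such pairs, one for each splitting. Hence the number of homomorphisms is
\begin{equation}\label{eq:hom}
\hom(P,G)=\sum_{x\in V^4}\kappa(x_1x_2|x_3x_4)\,\kappa(x_1x_3|x_2x_4)\,\kappa(x_1x_4|x_2x_3),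
\end{equation}
and if all three factors were equal to $\mu$ the sum would be $n^4\mu^3=d^{15}/n^5=n^{10}p^{15}$.

\subsection*{The second moment of $\kappa$}
The number $\kappa(x_1x_2|x_3x_4)$ is $e(X,Y)$ for the common neighborhoods $X$ of $x_1,x_2$ and $Y$ of $x_3,x_4$, so it should be close to $p\operatorname{cod}(x_1,x_2)\operatorname{cod}(x_3,x_4)$. For sets of the typical size $d^2/n$, inequality \eqref{eq:mixing} is useful only if $\lambda<p\,d^2/n=p^3n$, which by \eqref{eq:rule} corresponds to density $n^{-1/5}$. The next lemma bounds the error for all quadruples at once.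

\begin{lemma}\label{lem:kappa}
We have
\[
\sum_{x\in V^4}\bigl(\kappa(x_1x_2|x_3x_4)-p\operatorname{cod}(x_1,x_2)\operatorname{cod}(x_3,x_4)\bigr)^2\le9nd^3\lambda^4 .
\]
\end{lemma}

\begin{proof}
To write $\kappa$ as a matrix product we record common neighborhoods in the $n^2\times n$ matrix $R$ with $R_{(x_1,x_2),u}=A_{x_1u}A_{x_2u}$. Then $\kappa(x_1x_2|x_3x_4)$ is the entry of $RAR^T$ in row $(x_1,x_2)$ and column $(x_3,x_4)$. The vector $R\mathbf 1$ has entries $\operatorname{cod}(x_1,x_2)$, so the corresponding entry of $pRJR^T=p(R\mathbf 1)(R\mathbf 1)^T$ is $p\operatorname{cod}(x_1,x_2)\operatorname{cod}(x_3,x_4)$. The sum in the lemma is therefore $\|RER^T\|_F^2$. This matrix is symmetric, and cyclic invariance of the trace brings us back to $n\times n$ matrices: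
\[
\|RER^T\|_F^2=\operatorname{tr}(RER^TRER^T)=\operatorname{tr}(ESES),\qquad S=R^TR .
\]
The entries of $S$ are
\[
S_{uv}=\sum_{x_1,x_2}A_{x_1u}A_{x_2u}A_{x_1v}A_{x_2v}=\operatorname{cod}(u,v)^2=\Bigl(\frac{d^2}n+(E^2)_{uv}\Bigr)^2 .
\]
Expanding the square gives
\[
S=\frac{d^4}{n^2}J+S',\qquad S'=\frac{2d^2}nE^2+Q,\qquad Q_{uv}=\bigl((E^2)_{uv}\bigr)^2 .
\]
The multiple of $J$ is annihilated by $E$: since $EJ=0$, we have $ES=ES'$. The matrix $Q$ is symmetric with nonnegative entries, and its row sums are at most $\lambda^2d$ by Lemma~\ref{lem:cod}. By (c), $\|Q\|\le\lambda^2d$, and hence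
\[
\|S'\|\le\frac{2d^2}n\lambda^2+d\lambda^2\le3d\lambda^2 .
\]
Now (b), (a) and \eqref{eq:E} give
\[
\operatorname{tr}(ESES)=\operatorname{tr}\bigl((ES')^2\bigr)\le\|ES'\|_F^2\le\|E\|_F^2\,\|S'\|^2\le nd\cdot9d^2\lambda^4 .\qedhere
\]
\end{proof}

\begin{remark}
Passing from $S$ to $S'$ is what makes the bound useful. By the Cauchy--Schwarz inequality $\mathbf 1^TS\mathbf 1=\sum_{u,v}\operatorname{cod}(u,v)^2\ge d^4$, so $\|S\|\ge d^4/n$ and $\|E\|_F^2\|S\|^2\ge(1-p)\,d^9/n$. We need a bound much smaller than $n^4\mu^2=p\,d^9/n$, and for $p\le1/2$ this quantity is not smaller at all. The cancellation $EJ=0$ is where the regularity of $G$ matters most.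
\end{remark}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

Let $\delta\in(0,1)$ and $\eta=\delta/48$. Choose $p_0\in(0,1)$ and then $c\in(0,1]$ so that
\begin{equation}\label{eq:constants}
\frac{12p_0}\eta+12p_0\le\frac\delta4,\qquad\frac{27c^4+6c^2}{\eta^2}+\frac{12c}\eta\le\frac\delta4,\qquad c\le\frac{\delta p_0^{15}}{180}.
\end{equation}
Let $G$ satisfy $\lambda\le c\,d^{7/4}n^{-3/4}$, and let $x=(x_1,\dots,x_4)$ be uniformly distributed in $V^4$. Write $\kappa_1,\kappa_2,\kappa_3$ for the three factors in \eqref{eq:hom}. Permuting the coordinates of $x$ preserves its distribution, so each bound proved for $\kappa_1=\kappa(x_1x_2|x_3x_4)$ holds for $\kappa_2$ and $\kappa_3$ too.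

\subsection*{Typical quadruples}
Call $x$ \emph{typical} if $\kappa_1,\kappa_2,\kappa_3\ge(1-3\eta)\mu$. Lemma~\ref{lem:kappa} and the hypothesis on $\lambda$ give
\begin{equation}\label{eq:var1}
\mathbb E\bigl(\kappa_1-p\operatorname{cod}(x_1,x_2)\operatorname{cod}(x_3,x_4)\bigr)^2\le\frac{9d^3\lambda^4}{n^3}\le\frac{9c^4d^{10}}{n^6}=9c^4\mu^2 ,
\end{equation}
and Lemma~\ref{lem:cod} gives, for $i<j$,
\[
\mathbb E\Bigl(\operatorname{cod}(x_i,x_j)-\frac{d^2}n\Bigr)^2\le\frac{\lambda^2d}n\le c^2\frac{d^{9/2}}{n^{5/2}}=c^2p^{1/2}\Bigl(\frac{d^2}n\Bigr)^2\le c^2\Bigl(\frac{d^2}n\Bigr)^2 .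
\]
Apply Chebyshev's inequality to the three splittings and the six pairs. With probability at least $1-(27c^4+6c^2)/\eta^2$, each $\kappa_t$ is within $\eta\mu$ of $p$ times the product of the two corresponding codegrees, and all six codegrees are at least $(1-\eta)d^2/n$. As $p\,(d^2/n)^2=\mu$, each $\kappa_t$ is then at least $((1-\eta)^2-\eta)\mu\ge(1-3\eta)\mu$. So
\begin{equation}\label{eq:typical}
\Pr(x\text{ is not typical})\le\frac{27c^4+6c^2}{\eta^2}.
\end{equation}

This produces many homomorphisms, but they need not be injective: $P$ even maps onto a triangle, with all $x_i$ sent to one vertex and each edge $u_{ij}u_{kl}$ sent to the opposite side. The number of non-injective maps $V(P)\to V$ is at most $\binom{10}2n^9=45n^9$, which is small compared with $n^{10}p^{15}$ only when $p$ is much larger than $n^{-1/15}$. For small $p$ we tell the vertices apart by their neighbors among the $x_i$, as for the pentagon. That argument needs $x_1,\dots,x_4$ to be almost always independent, which fails when $p$ is bounded away from $0$, since $x_1\sim x_2$ has probability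 $p$. The two arguments together cover all densities.

\subsection*{The dense case $p\ge p_0$}
The hypothesis forces $n$ to be large. Since $\operatorname{tr}A=0$, we have $d=-\sum_{i\ge2}\lambda_i\le(n-1)\lambda$, so $p<\lambda\le c\,p^{7/4}n$ and $1<c\,p^{3/4}n\le cn$. The number of non-injective maps is thus at most
\[
45n^9\le45c\,n^{10}\le\tfrac\delta4\,p_0^{15}n^{10}\le\tfrac\delta4\,n^{10}p^{15}
\]
by the last condition in \eqref{eq:constants}. On the other hand, keeping only typical $x$ in \eqref{eq:hom} and using \eqref{eq:typical}, \eqref{eq:constants} and $(1-3\eta)^3\ge1-9\eta\ge1-\delta/4$, we get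
\[
\hom(P,G)\ge\bigl(1-\tfrac\delta4\bigr)(1-3\eta)^3n^4\mu^3\ge\bigl(1-\tfrac\delta2\bigr)n^{10}p^{15}.
\]
At least $(1-\delta)n^{10}p^{15}$ homomorphisms are injective.

\subsection*{The sparse case $p<p_0$}
Call a pair $(u,v)$ counted by $\kappa(x_ix_j|x_kx_l)$ \emph{bad} if $u$ is adjacent to $x_k$ or $x_l$, or $v$ is adjacent to $x_i$ or $x_j$. Let $\beta_t$ be the number of bad pairs among those counted by $\kappa_t$.

To bound $\mathbb E\beta_1$, count the tuples $(x,u,v)$ in which $(u,v)$ is counted by $\kappa_1$ and $u\sim x_3$. Given the edge $uv$, there are $d$ choices for each of $x_1,x_2$ (neighbors of $u$), $d$ choices for $x_4$ (a neighbor of $v$), and $\operatorname{cod}(u,v)$ choices for $x_3$, which is adjacent to both. The total is $d^3\sum_{u\sim v}\operatorname{cod}(u,v)=d^3\operatorname{tr}A^3$. For each of the conditions $u\sim x_4$, $v\sim x_1$, $v\sim x_2$ the count is the same, with $x_4$, $x_1$, $x_2$ respectively in the role of the common neighbor. By \eqref{eq:trA3} and $n^4\mu=nd^5$,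
\[
\mathbb E\beta_1\le\frac{4d^3(d^3+\lambda nd)}{n^4}=4\mu\Bigl(p+\frac\lambda d\Bigr)\le4\mu(p_0+c),
\]
because $\lambda/d\le c\,p^{3/4}\le c$. By Markov's inequality, the probability that some $\beta_t$ exceeds $\eta\mu$ is at most $12(p_0+c)/\eta$. For each of the six pairs $i<j$, the probability that $x_i=x_j$ or $x_i\sim x_j$ is $1/n+p\le2p$, since $d\ge1$; so $x_1,\dots,x_4$ are distinct and pairwise non-adjacent with probability at least $1-12p_0$.

Call $x$ \emph{good} if $x_1,\dots,x_4$ are distinct and pairwise non-adjacent and $\kappa_t-\beta_t\ge(1-4\eta)\mu$ for $t=1,2,3$. The last condition holds if $x$ is typical and all $\beta_t\le\eta\mu$. By \eqref{eq:typical} and the first two conditions in \eqref{eq:constants},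
\[
\Pr(x\text{ is not good})\le\frac{27c^4+6c^2}{\eta^2}+\frac{12(p_0+c)}\eta+12p_0\le\frac\delta2 .
\]

Fix a good $x$ and choose pairs $(u_{12},u_{34})$, $(u_{13},u_{24})$, $(u_{14},u_{23})$ counted by $\kappa_1,\kappa_2,\kappa_3$, none of them bad. All fifteen edges of $P$ are present, so these ten vertices define a homomorphism. It is injective. Indeed, since no pair is bad, the set of neighbors of $u_{ij}$ in $\{x_1,\dots,x_4\}$ is exactly $\{x_i,x_j\}$. These six sets are different because the $x_i$ are distinct, so the six vertices $u_{ij}$ are distinct. None of them is an $x_k$, because $x_k$ has no neighbor in $\{x_1,\dots,x_4\}$. Different choices of $x$ and of the three pairs give different maps. As $(1-4\eta)^3\ge1-12\eta=1-\delta/4$, the number of injective homomorphisms is at least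
\[
\bigl(1-\tfrac\delta2\bigr)n^4\,(1-4\eta)^3\mu^3\ge\bigl(1-\tfrac\delta2\bigr)\bigl(1-\tfrac\delta4\bigr)n^{10}p^{15}\ge(1-\delta)\,n^{10}p^{15}.
\]
This completes the proof of Theorem~\ref{thm:main}. \qed

\begin{remark}
The exponent $7/4$ is needed only in \eqref{eq:var1}; for the codegrees $\lambda\le c\,p^{3/2}n$ would do, and for the bad pairs $\lambda\le cd$. The density $n^{-2/5}$ is also the limit of the method. For $d=Kn^{3/5}$ we have $\mu=K^5$, and since $\mu$ is the mean of the integer-valued $\kappa_1$, Markov's inequality gives $\Pr(\kappa_1\ge1)\le\mu$. At densities of smaller order than $n^{-2/5}$, almost no quadruple $x$ extends to a homomorphism of $P$.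
\end{remark}

\section{Optimally pseudorandom graphs without pentagons}\label{sec:lower}

We prove Proposition~\ref{prop:lower}. In a Cayley graph of an abelian group of exponent $2$, a $5$-cycle yields five generators with sum $0$, and the eigenvalues are character sums over the generating set. We take the generators on lines through the origin, any five of which are linearly independent, so that a vanishing sum of five generators must vanish on each line separately. A full line contains vanishing sums of three nonzero terms, so on each line we keep only the half cut out by a trace condition, in which no sum of an odd number of terms is $0$.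

Let $q=2^m$ with $m\ge1$. Recall that the trace $\operatorname{Tr}(x)=x+x^2+\dots+x^{2^{m-1}}$ is a surjective $\mathbb F_2$-linear map $\mathbb F_q\to\mathbb F_2$. Hence exactly $q/2$ elements have trace $1$, and
\begin{equation}\label{eq:orth}
\sum_{x\in\mathbb F_q}(-1)^{\operatorname{Tr}(xz)}=\begin{cases}q,&z=0,\\0,&z\ne0,\end{cases}
\end{equation}
because $xz$ runs through $\mathbb F_q$ when $z\ne0$. Put $v(y)=(y,y^2,y^3,y^4,y^5)$ and
\[
\Sigma=\{x\,v(y):\ x\in\mathbb F_q,\ \operatorname{Tr}x=1,\ y\in\mathbb F_q\setminus\{0\}\}\subset\mathbb F_q^5 .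
\]
Let $G$ be the graph on $\mathbb F_q^5$ in which $g\sim h$ when $g-h\in\Sigma$. This is a simple graph: $-\Sigma=\Sigma$ in characteristic $2$, and $0\notin\Sigma$ because $\operatorname{Tr}x=1$ forces $x\ne0$.

\emph{Degree.} The vector $x\,v(y)$ determines $(x,y)$: the ratio of its second coordinate to its first is $y$, and the first coordinate $xy$ then gives $x$. So $n=q^5$ and $d=|\Sigma|=q(q-1)/2\ge q^2/4$, whence $d/n\ge\frac14q^{-3}=\frac14n^{-3/5}$ and $\sqrt d\ge q/2$.

\emph{Eigenvalues.} For $w\in\mathbb F_q^5$ let $\chi_w(g)=(-1)^{\operatorname{Tr}(w\cdot g)}$ with $w\cdot g=\sum_iw_ig_i$. Since $\chi_w(g+s)=\chi_w(g)\chi_w(s)$, the vector $\chi_w$ is an eigenvector of the adjacency matrix with eigenvalue $\theta_w=\sum_{s\in\Sigma}\chi_w(s)$. These $n$ vectors are orthogonal: $\sum_g\chi_w(g)\chi_{w'}(g)=\sum_g\chi_{w+w'}(g)$ is a product of five sums \eqref{eq:orth} and vanishes for $w\ne w'$. So the $\theta_w$ are all the eigenvalues, $\theta_0=d$, and it remains to bound $\theta_w$ for $w\ne0$. With $f_w(y)=w\cdot v(y)=\sum_{i=1}^5w_iy^i$,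
\[
\theta_w=\sum_{y\ne0}\ \sum_{\operatorname{Tr}x=1}(-1)^{\operatorname{Tr}(xf_w(y))} .
\]
The indicator of $\operatorname{Tr}x=1$ is $\frac12(1-(-1)^{\operatorname{Tr}x})$, so by \eqref{eq:orth}
\[
\sum_{\operatorname{Tr}x=1}(-1)^{\operatorname{Tr}(xz)}=\frac12\sum_x(-1)^{\operatorname{Tr}(xz)}-\frac12\sum_x(-1)^{\operatorname{Tr}(x(z+1))}
\]
equals $q/2$ if $z=0$, $-q/2$ if $z=1$, and $0$ otherwise. Therefore
\[
\theta_w=\frac q2(N_0-N_1),\qquad N_j=\#\{y\ne0:\ f_w(y)=j\}.
\]
The polynomial $f_w(y)/y$ is nonzero of degree at most $4$, so $N_0\le4$; the polynomial $f_w-1$ is nonzero of degree at most $5$, so $N_1\le5$. Hence $|\theta_w|\le\frac52q\le5\sqrt d$.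

\emph{No $5$-cycle.} The differences of consecutive vertices along a closed walk of length $5$ are elements $s_j=x_jv(y_j)$ of $\Sigma$ with $s_1+\dots+s_5=0$. Let $z_1,\dots,z_r$, $r\le5$, be the distinct values among the $y_j$, and let $a_k$ be the sum of the $x_j$ with $y_j=z_k$. Then $\sum_ka_kv(z_k)=0$. The vectors $v(z_k)=z_k(1,z_k,\dots,z_k^4)$ are nonzero multiples of rows of a Vandermonde matrix with distinct nodes, and so are linearly independent. Thus $a_k=0$ for all $k$. Since $5$ is odd, some $a_k$ is a sum of an odd number of elements of trace $1$, so $\operatorname{Tr}a_k=1$, a contradiction. Hence $G$ has no $5$-cycle, and since $P$ contains one (Section~\ref{sec:kappa}), $G$ contains no copy of $P$. \qed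

\begin{remark}
These graphs have no closed walk of length $5$, and among optimally pseudorandom graphs with that property their density has the largest possible order. Indeed, $0=\operatorname{tr}A^5\ge d^5-\lambda^3nd$ together with $\lambda\le C\sqrt d$ gives $d^{5/2}\le C^3n$, that is, $d/n\le C^{6/5}n^{-3/5}$.
\end{remark}

\begin{thebibliography}{1}

\bibitem{LMM}
Liu, Mubayi and Munh\'a Correia,
\emph{Tur\'an problems in pseudorandom graphs},
\texttt{https://booksci.cn/literature/140812125.htm},
doi:10.1017/s0963548324000142.

\end{thebibliography}
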